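
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{remark}[theorem]{Remark}

\title{Under determinacy the power set of $\omega_3$ does not inject\\ into short sequences of ordinals}


\begin{abstract}
We work in $\mathsf{ZF}+\mathsf{AD}^+$ and prove that $|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|$: there are strictly fewer subsets of $\omega_3$ of order type less than $\omega_3$ than there are subsets of $\omega_3$. In fact $\mathscr P(\kappa)$ does not inject into the class of sequences of ordinals of length less than $\kappa$, for every cardinal $\kappa$ with $\omega_1\le\kappa\le\omega_\omega$. The proof represents functions on $\kappa$ through ultrapowers of $\omega_1$. The strong partition property of $\omega_1$ then shows that an ordinal assigned to such functions must, at suitable functions, ignore all but finitely many of $\kappa$ suitable changes of a single value.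
\end{abstract}

\section{The question and the answer}

We work in $\mathsf{ZF}$; the axiom of choice is not assumed. For sets $X,Y$ write $|X|\le|Y|$ if there is an injection of $X$ into $Y$, and $|X|<|Y|$ if $|X|\le|Y|$ but not $|Y|\le|X|$. A \emph{cardinal} is an ordinal that does not inject into any smaller ordinal; if $X$ is well-orderable, $|X|$ also denotes the cardinal that is in bijection with $X$. For an ordinal $\kappa$ and $\epsilon\le\kappa$ let $[\kappa]^\epsilon$ be the set of subsets of $\kappa$ of order type $\epsilon$, let $[\kappa]^{<\kappa}=\bigcup_{\epsilon<\kappa}[\kappa]^\epsilon$, and for $H\subseteq\kappa$ let $[H]^\epsilon$ be the set of $K\in[\kappa]^\epsilon$ with $K\subseteq H$. The set of functions from $\alpha$ to $\beta$ is ${}^\alpha\beta$. We put ${}^{<\kappa}\kappa=\bigcup_{\epsilon<\kappa}{}^\epsilon\kappa$ and ${}^{<\kappa}\mathrm{ON}=\bigcup_{\epsilon<\kappa}{}^\epsilon\mathrm{ON}$; the latter is the class of sequences of ordinals of length less than $\kappa$. Finally, $\Theta$ is the least ordinal onto which $\mathbb R$ does not surject.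

The axiom of determinacy $\mathsf{AD}$ says that in every game of length $\omega$ in which two players alternately play natural numbers one of them has a winning strategy. $\mathsf{AD}^+$ is a strengthening of $\mathsf{AD}$; our proof uses of it only that it implies $\mathsf{AD}$. The following problem is taken from \cite{Intro}:
\[
\text{Assume }\mathsf{AD}^+.\quad\text{Is } |[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|\,?
\]

\paragraph{What is being compared.}
For every infinite cardinal $\kappa$ we have $|[\kappa]^{<\kappa}|=|{}^{<\kappa}\kappa|$. Indeed, increasing enumeration injects $[\kappa]^{<\kappa}$ into ${}^{<\kappa}\kappa$. Conversely, the graph of a function in ${}^{<\kappa}\kappa$ is a subset of $\kappa\times\kappa$ of size less than $\kappa$, and a bijection $\kappa\times\kappa\to\kappa$ carries it to a subset of $\kappa$ of size, hence of order type, less than $\kappa$. Likewise, characteristic functions in one direction and graphs in the other show $|\mathscr P(\kappa)|=|{}^\kappa\kappa|$. So the question compares sequences of length less than $\omega_3$ with sequences of length $\omega_3$.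

With choice, one would fix for every $\epsilon<\omega_3$ a bijection of $\epsilon$ with a cardinal at most $\omega_2$. This turns every short sequence into a pair consisting of its length and an $\omega_2$-sequence, so $|{}^{<\omega_3}\omega_3|=|{}^{\omega_2}\omega_3|=2^{\omega_2}$, and the question becomes whether $2^{\omega_2}<2^{\omega_3}$. Under $\mathsf{AD}^+$ the situation is different. The problem comes with the following background facts, which hold under $\mathsf{AD}^+$ \cite{Intro}.
\begin{enumerate}
\item[(1)] If $\alpha,\beta,\gamma,\delta$ are cardinals with $\omega\le\alpha\le\beta<\Theta$ and $\omega\le\gamma\le\delta<\Theta$, then $|{}^\alpha\beta|\le|{}^\gamma\delta|$ if and only if $\alpha\le\gamma$ and $\beta\le\delta$.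
\item[(2)] If $\kappa<\Theta$ is an uncountable cardinal and $\epsilon<\kappa$, then $|{}^\epsilon\kappa|<|{}^{<\kappa}\kappa|$.
\end{enumerate}
Both apply to $\omega_3$, since $\omega_3<\Theta$. By (1), $\mathscr P(\omega_3)$ does not inject into ${}^{\omega_2}\omega_3$. But by (2) the union ${}^{<\omega_3}\omega_3$ is strictly larger than ${}^{\omega_2}\omega_3$, although each of its pieces injects into ${}^{\omega_2}\omega_3$. Thus $[\omega_3]^{<\omega_3}$ lies strictly above $[\omega_3]^{\omega_2}$ and at most at $\mathscr P(\omega_3)$, and the question is whether it stays strictly below.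

A function on $\omega_3$ has $\omega_3$ independent values and a short sequence has fewer than $\omega_3$ entries, so one guesses that it does. Counting alone does not prove this, since a single ordinal can in principle code a great deal. What has to be shown is that under determinacy an ordinal cannot keep track of many values of a function at once.

\begin{theorem}\label{thm:main}
Assume $\mathsf{AD}^+$ (in fact $\mathsf{AD}$ suffices). For every cardinal $\kappa$ with $\omega_1\le\kappa\le\omega_\omega$ there is no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$. Hence $|[\kappa]^{<\kappa}|<|\mathscr P(\kappa)|$. In particular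
\[
|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|.
\]
\end{theorem}

Together with (2) this gives, under $\mathsf{AD}^+$,
\[
|[\omega_3]^{\omega_2}|<|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|.
\]

The theorem is a case of a $\mathsf{ZF}$ theorem about ultrapowers of cardinals with the strong partition property (Theorem~\ref{thm:general}). Section~\ref{sec:small} shows the main idea in the smallest case. Section~\ref{sec:setting} states the general theorem and deduces Theorem~\ref{thm:main}; Sections~\ref{sec:stacks} and~\ref{sec:proof} prove it; Section~\ref{sec:sharp} discusses sharpness.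

\section{One ordinal and $\omega_1$ coordinates}\label{sec:small}

For an uncountable cardinal $\lambda$, the \emph{strong partition property} $\lambda\to(\lambda)^\lambda_2$ says that for every $P:[\lambda]^\lambda\to2$ there is $H\in[\lambda]^\lambda$ such that $P$ is constant on $[H]^\lambda$. Under $\mathsf{AD}$ it holds for $\lambda=\omega_1$, and in this section we assume that it does.

Let $\Psi:{}^{\omega_1}\omega_1\to\mathrm{ON}$ be any function. How many of the values $f(\alpha)$ can the single ordinal $\Psi(f)$ depend on? It can certainly notice finitely many: if $\Psi(f)=f(0)$, a change of $f(0)$ is noticed. We show that for a suitable $f$, and for suitable changes that lower one value of $f$, it notices no more than finitely many.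

In this section, for $2\le k\le\omega$, a $k$-stack is a function $S:\omega_1\times k\to\omega_1$ that is strictly increasing in the lexicographic order:
\[
S(\alpha,m)<S(\alpha,m')\ \text{ if } m<m',\qquad S(\alpha,m)<S(\beta,m')\ \text{ if }\alpha<\beta .
\]
So over every $\alpha$ there are $k$ candidates for a value $f(\alpha)$. We say that $S$ is in $H$ if its values lie in $H$. Reading the values in lexicographic order identifies the $2$-stacks in $H$ with the increasing functions $\omega_1\to H$, that is, with the elements of $[H]^{\omega_1}$. Hence for every $2$-coloring of the $2$-stacks, each $H\in[\omega_1]^{\omega_1}$ has a \emph{homogeneous} subset $H'\in[H]^{\omega_1}$: all $2$-stacks in $H'$ have the same color. For $t:\omega_1\to k$ let $S^t(\alpha)=S(\alpha,t(\alpha))$, and let $\chi_s$ be the characteristic function of $s\subseteq\omega_1$. In exponents, $0$, $1$ and $2$ also denote constant functions.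

\begin{proposition}\label{prop:small}
There is $H\in[\omega_1]^{\omega_1}$ such that for every $3$-stack $S$ in $H$ the following holds. Let $f=S(\cdot,1)$ and let $f_\alpha$ be $f$ with its value at $\alpha$ lowered to $S(\alpha,0)$. Then $\Psi(f_\alpha)\le\Psi(f)$ for all $\alpha$, with equality for all but finitely many $\alpha$.
\end{proposition}

\begin{proof}
Both steps rest on the same idea: if a certain change always decreased $\Psi$, we could repeat it inside one fixed stack, and this contradicts the existence of a least value.

\emph{Raising a value never decreases $\Psi$.} Color a $2$-stack $T$ with $1$ if $\Psi(T^{\chi_{\{\alpha\}}})<\Psi(T^0)$ for some $\alpha$, and with $0$ otherwise. Let $H_1$ be homogeneous, and suppose the color is $1$. Take an $\omega$-stack $S$ in $H_1$ and choose $t:\omega_1\to\omega$ with $\Psi(S^t)$ least. Then $T(\alpha,m)=S(\alpha,t(\alpha)+m)$, $m<2$, is a $2$-stack in $H_1$ with $T^0=S^t$. As it has color $1$, we get $\Psi(S^{t+\chi_{\{\alpha\}}})<\Psi(S^t)$ for some $\alpha$, contrary to the choice of $t$. So the color is $0$.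

\emph{Lowering a value decreases $\Psi$ only finitely often.} Color a $2$-stack $T$ with $1$ if $\Psi(T^{1-\chi_{\{\alpha\}}})<\Psi(T^1)$ for infinitely many $\alpha$, and with $0$ otherwise. Let $H\in[H_1]^{\omega_1}$ be homogeneous, and suppose the color is $1$. Take a $3$-stack $S$ in $H$ and a finite $s\subseteq\omega_1$ with $\Psi(S^{2-\chi_s})$ least. The $2$-stack $T(\alpha,m)=S(\alpha,1-\chi_s(\alpha)+m)$, $m<2$, in $H$ has $T^1=S^{2-\chi_s}$. As it has color $1$ and $s$ is finite, there is $\beta\notin s$ with $\Psi(T^{1-\chi_{\{\beta\}}})<\Psi(T^1)$. But $T^{1-\chi_{\{\beta\}}}=S^{2-\chi_{s\cup\{\beta\}}}$, contrary to the choice of $s$. So the color is $0$.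

Now let $S$ be a $3$-stack in $H$. The second step, applied to levels $0$ and $1$ of $S$, gives $\Psi(f_\alpha)<\Psi(f)$ for only finitely many $\alpha$. For each $\alpha$, the $2$-stack $T(\beta,m)=S(\beta,1-\chi_{\{\alpha\}}(\beta)+m)$, $m<2$, has $T^0=f_\alpha$ and $T^{\chi_{\{\alpha\}}}=f$, so $\Psi(f)\ge\Psi(f_\alpha)$ by the first step.
\end{proof}

The two steps are not symmetric. A value can be raised again and again, since there are $\omega$ levels available, and therefore the first step has no exceptions. In the second step each value is lowered at most once, and this is why finitely many exceptions remain.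

Two things are missing for Theorem~\ref{thm:main}. First, we need \emph{sequences} of ordinals. Applying Proposition~\ref{prop:small} to each entry $i<\epsilon$ yields sets $H_i$, but for $\epsilon\ge\omega_1$ there need not be an $H$ that works for all of them. For instance, let $\Psi_i(f)=1$ if $f(0)<i$, and $\Psi_i(f)=0$ otherwise. For each $H\in[\omega_1]^{\omega_1}$ there are a $3$-stack $S$ in $H$ and $i<\omega_1$ with $S(0,0)<i\le S(0,1)$; then lowering $f(0)$ increases $\Psi_i$. The remedy, in Section~\ref{sec:proof}, is to apply the partition argument once, to an ordinal that names the \emph{first entry reacting to infinitely many changes} together with its value there. This ordinal is unaffected by all but finitely many of the changes, so the entry that it names reacts to only finitely many of them; hence there is no such entry. To name that entry one must know both $f$ and the lowered values, so the ordinal will be a function of two adjacent levels of a stack rather than one. Second, we need $\kappa$ coordinates instead of $\omega_1$. This is done next.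

\section{Coordinates from ultrapowers}\label{sec:setting}

One cannot just replace $\omega_1$ by $\omega_3$ in Section~\ref{sec:small}, because a cardinal $\lambda$ with $\lambda\to(\lambda)^\lambda_2$ is regular, whereas $\mathrm{cof}(\omega_3)=\omega_2$ under $\mathsf{AD}$. To see the regularity, suppose that $\lambda$ is the union of $\delta<\lambda$ consecutive intervals, each bounded in $\lambda$. Color $K\in[\lambda]^\lambda$ by whether its first two elements lie in the same interval, and let $H$ be homogeneous. Any two elements of $H$ are the first two elements of some $K\in[H]^\lambda$. So either all elements of $H$ lie in one interval, or they all lie in different ones; in both cases $|H|<\lambda$, a contradiction.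

So the partition argument must be carried out on $\omega_1$, and $\omega_3$ must be reached from there. It is reached as an ultrapower: the coordinates are classes $[g]$ of functions $g:X\to\omega_1$, where $X$ has size $\omega_1$. A function $h:X\times\omega_1\to\omega_1$ induces a function on coordinates by
\[
[g]\longmapsto[x\mapsto h(x,g(x))],
\]
and if $h$ is changed on the graph of $g$, then the induced function changes at most at $[g]$, because the graphs of functions in different classes meet only over a null set. So the set $X\times\omega_1$, of size $\omega_1$, is what the stacks will live on, and the ultrapower supplies the many coordinates. Here is the general setting. In the application, the index set $J$ is a singleton except when $\kappa=\omega_\omega$.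

\begin{definition}\label{def:setting}
We say that $\kappa$ \emph{arises from} $\lambda$ if there are data as follows.
\begin{itemize}
\item $\lambda$ is an uncountable cardinal with $\lambda\to(\lambda)^\lambda_2$.
\item $\langle X_j:j\in J\rangle$ is a family of disjoint nonempty sets, $J\ne\emptyset$, such that $X=\bigcup_{j\in J}X_j$ is well-orderable with $|X|\le\lambda$.
\item For each $j\in J$, $w_j$ is an ultrafilter on $X_j$ for which the ultrapower ${}^{X_j}\lambda/w_j$, ordered by $[u]<[v]$ if and only if $\{x:u(x)<v(x)\}\in w_j$, is well-ordered. Its order type is $\theta_j$, and we identify it with $\theta_j$.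
\item $C=\{(j,\xi):j\in J,\ \xi<\theta_j\}$ is the set of \emph{coordinates}, and $\kappa=|C|$.
\end{itemize}
Let $\mathcal F$ be the set of functions $f$ on $C$ with $f(j,\xi)<\theta_j$ for all $(j,\xi)\in C$.
\end{definition}

The set $J$ is well-orderable, as $j$ is determined by the least element of $X_j$ in a well-ordering of $X$. Hence $C$ is well-orderable and $\kappa$ makes sense. The constant functions show $\theta_j\ge\lambda$, so $\kappa\ge\lambda>\omega$. Since $(j,\xi)\mapsto\xi$ maps $C$ onto $\bigcup_j\theta_j$, each $f\in\mathcal F$ is a subset of $C\times\bigcup_j\theta_j$, a set of size $\kappa$. Therefore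
\begin{equation}\label{eq:FP}
|\mathcal F|\le|\mathscr P(\kappa)|.
\end{equation}

\begin{theorem}[$\mathsf{ZF}$]\label{thm:general}
Let $\kappa$ arise from $\lambda$, and let $\Phi:\mathcal F\to{}^{<\kappa}\mathrm{ON}$ be any function. Then there are $f\in\mathcal F$ and $f_c\in\mathcal F$ $(c\in C)$, where $f_c$ differs from $f$ exactly at the coordinate $c$, such that
\[
\bigl|\{c\in C:\Phi(f_c)\ne\Phi(f)\}\bigr|\le|(\epsilon+1)\times\omega|<\kappa,\qquad \epsilon=\operatorname{length}\Phi(f).
\]
In particular some fiber of $\Phi$ has at least $\kappa$ elements. Hence there is no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$.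
\end{theorem}

\paragraph{Input from determinacy.} Let $\mu$ be the filter of subsets of $\omega_1$ that contain a closed unbounded set. Once $\mu$ is an ultrafilter, its $n$-fold product $\mu^n$ is the ultrafilter on $[\omega_1]^n$ that contains $E$ if and only if for $\mu$-almost all $\alpha_1$, for $\mu$-almost all $\alpha_2$, \dots, for $\mu$-almost all $\alpha_n$, we have $\alpha_1<\dots<\alpha_n$ and $\{\alpha_1,\dots,\alpha_n\}\in E$. Under $\mathsf{AD}$ the following hold.
\begin{itemize}
\item[(F1)] (Martin) $\omega_1\to(\omega_1)^{\omega_1}_2$. See \cite{Kanamori}.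
\item[(F2)] (Solovay) $\mu$ is an $\omega_1$-complete ultrafilter on $\omega_1$. (Martin, Kunen, Solovay) For $n\ge1$, the ultrapower ${}^{[\omega_1]^n}\omega_1/\mu^n$ is well-ordered of type $\omega_{n+1}$. See \cite{Kechris}, \cite{Jackson}, and also \cite{Kleinberg}.
\end{itemize}
If (F2) is quoted from $\mathsf{AD}+\mathsf{DC}$, where $\mathsf{DC}$ is the axiom of dependent choice, apply it in $L(\mathbb R)$, which satisfies $\mathsf{AD}+\mathsf{DC}$ by a theorem of Kechris, and transfer it to $V$ as follows. By the Moschovakis coding lemma, $V$ and $L(\mathbb R)$ have the same subsets of each ordinal below $\Theta^{L(\mathbb R)}$. Each $\omega_n^{L(\mathbb R)}$ is below $\Theta^{L(\mathbb R)}$: in $L(\mathbb R)$, the coding lemma gives a surjection of $\mathbb R$ onto $\mathscr P(\omega_1)$, and by (F2) there is a surjection of ${}^{[\omega_1]^n}\omega_1$, hence of $\mathscr P(\omega_1)$, onto $\omega_{n+1}$. A bijection between two ordinals below $\Theta^{L(\mathbb R)}$ is coded by a subset of such an ordinal, so each $\omega_n^{L(\mathbb R)}$ is a cardinal in $V$, and by induction on $n$ it is the $\omega_n$ of $V$. Also by coding,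 $V$ and $L(\mathbb R)$ have the same functions $[\omega_1]^n\to\omega_1$, the same countable sequences of subsets of $\omega_1$ and the same $\mu$, hence the same $\mu^n$ and the same ultrapowers.

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:general}]
Put $\lambda=\omega_1$, which has the strong partition property by (F1). Each $\kappa$ in question arises from $\omega_1$:
\begin{itemize}
\item for $\kappa=\omega_1$, let $J$ be a singleton and $X$ a one-point set with its only ultrafilter, so $\theta=\omega_1$;
\item for $\kappa=\omega_{n+1}$ with $n\ge1$, let $J$ be a singleton, $X=[\omega_1]^n$ and $w=\mu^n$, so $\theta=\omega_{n+1}$ by (F2). In particular, $X=[\omega_1]^2$ and $w=\mu^2$ give $\kappa=\omega_3$;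
\item for $\kappa=\omega_\omega$, let $J=\omega\setminus\{0\}$, $X_n=[\omega_1]^n$ and $w_n=\mu^n$. The union of the $X_n$ is well-orderable of size $\omega_1$, and $\theta_n=\omega_{n+1}$ by (F2). Since $C$ is a subset of $\omega\times\omega_\omega$ and contains a copy of each $\omega_{n+1}$, we have $|C|=\omega_\omega$.
\end{itemize}
So by Theorem~\ref{thm:general} there is no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$. Increasing enumeration injects $[\kappa]^{<\kappa}$ into ${}^{<\kappa}\kappa\subseteq{}^{<\kappa}\mathrm{ON}$, so $\mathscr P(\kappa)$ does not inject into $[\kappa]^{<\kappa}$. As $[\kappa]^{<\kappa}\subseteq\mathscr P(\kappa)$, we conclude $|[\kappa]^{<\kappa}|<|\mathscr P(\kappa)|$.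
\end{proof}

\section{Stacks, windows, and the Main Lemma}\label{sec:stacks}

For the rest of the proof let $\kappa$ arise from $\lambda$, with the notation of Definition~\ref{def:setting}.

\subsection{Nodes and induced functions}

Let $N=X\times\lambda$; its elements are called \emph{nodes}. As $X\neq\emptyset$ is well-orderable with $|X|\le\lambda$, there is a bijection $\pi:N\to\lambda$, which we fix. If $c=(j,[g]_{w_j})$ with $g:X_j\to\lambda$, we say that $g$ \emph{represents} the coordinate $c$, and we put
\[
D_g=\{(x,g(x)):x\in X_j\}\subseteq N,\qquad \chi_g=\text{the characteristic function of }D_g\text{ on }N.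
\]

Call $Z\subseteq N$ \emph{negligible} if for every $j\in J$ the set of $x\in X_j$ such that $(x,\gamma)\in Z$ for some $\gamma<\lambda$ is $w_j$-null, that is, its complement in $X_j$ belongs to $w_j$. Finite unions and subsets of negligible sets are negligible. For functions $h,h'$ on $N$ write $h\approx h'$ if $\{n\in N:h(n)\neq h'(n)\}$ is negligible. For functions $e,e'$ on $N\times2$ write $e\approx e'$ if $e(\cdot,m)\approx e'(\cdot,m)$ for both $m<2$.

A function $h:N\to\lambda$ induces $\bar h\in\mathcal F$ by
\[
\bar h(j,[g]_{w_j})=[x\mapsto h(x,g(x))]_{w_j}.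
\]
This is well defined: if $g(x)=g'(x)$ for $w_j$-almost all $x$, then $h(x,g(x))=h(x,g'(x))$ for $w_j$-almost all $x$.

\begin{lemma}\label{lem:coord}
Let $h,h':N\to\lambda$.
\begin{enumerate}
\item[(a)] If $h\approx h'$, then $\bar h=\bar h'$.
\item[(b)] If $g,g'$ represent the same coordinate, then the symmetric difference of $D_g$ and $D_{g'}$ is negligible.
\item[(c)] If $g,r$ represent different coordinates, then $D_g\cap D_r$ is negligible.
\item[(d)] If $g$ represents $c$ and $h'=h$ off $D_g$, then $\bar h'(d)=\bar h(d)$ for every coordinate $d\ne c$.
\end{enumerate}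
\end{lemma}

\begin{proof}
(a) For every $g:X_j\to\lambda$ we have $h(x,g(x))=h'(x,g(x))$ for $w_j$-almost all $x$.

(b) The symmetric difference of $D_g$ and $D_{g'}$ consists of nodes $(x,\gamma)$ with $g(x)\ne g'(x)$, and the set of such $x$ is $w_j$-null.

(c) Let $g$ be defined on $X_j$ and $r$ on $X_{j'}$. If $j\ne j'$, then $D_g\cap D_r=\emptyset$. If $j=j'$, then $D_g\cap D_r$ lies over $\{x\in X_j:g(x)=r(x)\}$. This set is not in $w_j$, because $[g]\ne[r]$; since $w_j$ is an ultrafilter, it is $w_j$-null.

(d) Let $r$ represent $d=(j',[r])$. The functions $x\mapsto h(x,r(x))$ and $x\mapsto h'(x,r(x))$ can differ at $x$ only if $(x,r(x))\in D_g\cap D_r$. By (c) the set of such $x$ is $w_{j'}$-null.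
\end{proof}

Part (c) uses that the $w_j$ are \emph{ultra}filters. For a filter, $g$ and $r$ could be inequivalent and still agree on a non-null set, and then a change on $D_g$ could affect the value at $[r]$.

\subsection{Stacks and windows}

\begin{definition}
For $2\le k\le\omega$, a \emph{$k$-stack} is a function $S:N\times k\to\lambda$ such that
\[
S(n,m)<S(n,m')\ \text{ if }m<m',\qquad S(n,m)<S(n',m')\ \text{ if }\pi(n)<\pi(n').
\]
It is \emph{in} $H\subseteq\lambda$ if all its values lie in $H$. For $t:N\to\omega$ with $t(n)+1<k$ for all $n$, the \emph{window} of $S$ at $t$ is the $2$-stack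
\[
S[t](n,m)=S(n,t(n)+m)\qquad(n\in N,\ m<2).
\]
We write $S[0]$ and $S[1]$ for the windows at constant $t$.
\end{definition}

If $H\in[\lambda]^\lambda$ is enumerated increasingly by $F:\lambda\to H$, then $S(n,m)=F(k\cdot\pi(n)+m)$ is a $k$-stack in $H$. Here the ordinal $k\cdot\pi(n)+m$ is below $\lambda$, also for $k=\omega$, because $\lambda$ is an uncountable cardinal. For $k=3$ every ordinal below $\lambda$ is uniquely of the form $3\cdot\gamma+m$ with $\gamma<\lambda$ and $m<3$, and $S$ is a $3$-stack in $H$ if and only if $3\cdot\pi(n)+m\mapsto S(n,m)$ is an increasing function from $\lambda$ to $H$. Thus $3$-stacks in $H$ correspond to elements of $[H]^\lambda$. The property $\lambda\to(\lambda)^\lambda_2$, transferred to $H$ by $F$, gives the following.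
\begin{equation}\label{eq:P}
\parbox{0.82\textwidth}{For every $2$-coloring of the $3$-stacks and every $H\in[\lambda]^\lambda$ there is $H'\in[H]^\lambda$ such that all $3$-stacks in $H'$ have the same color.}
\end{equation}
Such an $H'$ is called \emph{homogeneous} for the coloring.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=1cm,y=0.6cm]
\foreach \c in {0,1,2,3,4,5,6} {
  \foreach \m in {0,1,2,3} {
    \fill (\c,\m) circle (1.5pt);
  }
}
\foreach \c in {0,1,3,4,6} {
  \draw[rounded corners=2pt] (\c-0.25,0.65) rectangle (\c+0.25,2.35);
}
\foreach \c in {2,5} {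
  \draw[rounded corners=2pt,very thick] (\c-0.25,-0.35) rectangle (\c+0.25,1.35);
  \node at (\c,-1) {$\in D_g$};
}
\node at (-1.2,0) {level $0$};
\node at (-1.2,1) {level $1$};
\node at (-1.2,2) {level $2$};
\node at (-1.2,3) {level $3$};
\end{tikzpicture}
\caption{Each column shows the four values of a $4$-stack $S$ over one node. The boxes form the window $S[1-\chi_g]$: it uses levels $1,2$ off $D_g$ and levels $0,1$ on $D_g$. The window $S[1]$ uses levels $1,2$ everywhere.}
\label{fig:window}
\end{figure}

A window $e$ carries two functions: the upper level induces the function $f$ of interest, and the lower level holds, for each coordinate, the value to which $f$ may be lowered. Sliding the window down along $D_g$, as in Figure~\ref{fig:window}, lowers $f$ at the coordinate represented by $g$, and only there. A function $O$ from $2$-stacks to $\mathrm{ON}$ is \emph{invariant} if $e\approx e'$ implies $O(e)=O(e')$. For such $O$, Lemma~\ref{lem:coord}(b) shows that $O(S[\chi_g])$ and $O(S[1-\chi_g])$ depend only on $S$ and the coordinate that $g$ represents.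

\begin{lemma}[Main Lemma]\label{lem:main}
Let $O$ be an invariant function from $2$-stacks to $\mathrm{ON}$. There is $H\in[\lambda]^\lambda$ such that for every $4$-stack $S$ in $H$
\[
O(S[1-\chi_g])\le O(S[1])\quad\text{for all coordinates } c=(j,[g]),
\]
with equality for all but finitely many $c$.
\end{lemma}

\begin{proof}
The plan is that of Proposition~\ref{prop:small}. The new point is in Step~2: the sets $D_g$ for different coordinates may overlap, and invariance must absorb the overlap.

\smallskip
\emph{Step 1: raising never decreases $O$.} Color a $3$-stack $T$ with $1$ if there is $g$ representing a coordinate with $O(T[\chi_g])<O(T[0])$, and with $0$ otherwise. By \eqref{eq:P}, let $H_1\in[\lambda]^\lambda$ be homogeneous, and suppose that the color is $1$. Let $S$ be an $\omega$-stack in $H_1$. Choose $t:N\to\omega$ such that $O(S[t])$ is least among all such $t$. Then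
\[
T(n,m)=S(n,t(n)+m)\qquad(m<3)
\]
is a $3$-stack in $H_1$ with $T[0]=S[t]$ and $T[\chi_g]=S[t+\chi_g]$ for all $g$. Since $T$ has color $1$, some $g$ satisfies $O(S[t+\chi_g])<O(S[t])$, contrary to the choice of $t$. Hence
\begin{equation}\label{eq:raise}
O(T[\chi_g])\ge O(T[0])\quad\text{for all $3$-stacks $T$ in $H_1$ and all } g.
\end{equation}

\emph{Step 2: lowering decreases $O$ at only finitely many coordinates.} Color a $3$-stack $T$ with $1$ if
\[
\{c=(j,[g]):O(T[1-\chi_g])<O(T[1])\}
\]
is infinite, and with $0$ otherwise. Let $H\in[H_1]^\lambda$ be homogeneous, and suppose that the color is $1$. Let $S$ be a $4$-stack in $H$. For a finite set $s$ of coordinates choose representatives of its elements, let $\chi_s$ be the characteristic function of the union of the corresponding sets $D_{g'}$, and let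
\[
T_s(n,m)=S(n,1-\chi_s(n)+m)\qquad(m<3),
\]
which is a $3$-stack in $H$. By Lemma~\ref{lem:coord}(b), another choice of the finitely many representatives changes $\chi_s$, and hence $T_s[1]$, only on a negligible set of nodes. So $O(T_s[1])$ depends only on $s$. Choose a finite $s$ for which $O(T_s[1])$ is least.

Since $T_s$ has color $1$ and $s$ is finite, there is a coordinate $d\notin s$, represented by some $g$, with
\[
O(T_s[1-\chi_g])<O(T_s[1]).
\]
We claim that $T_s[1-\chi_g]\approx T_{s\cup\{d\}}[1]$, where $T_{s\cup\{d\}}$ is formed with $g$ and the chosen representatives for $s$. By definition,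
\begin{align*}
T_s[1-\chi_g](n,m)&=S(n,2-\chi_s(n)-\chi_g(n)+m),\\
T_{s\cup\{d\}}[1](n,m)&=S(n,2-\chi_{s\cup\{d\}}(n)+m).
\end{align*}
The numbers $\chi_s(n)+\chi_g(n)$ and $\chi_{s\cup\{d\}}(n)$ differ only if $n$ lies in $D_g$ and in $D_{g'}$ for one of the representatives $g'$ of elements of $s$. As $d\notin s$, each $D_g\cap D_{g'}$ is negligible by Lemma~\ref{lem:coord}(c), and there are finitely many of them. This proves the claim. By invariance $O(T_{s\cup\{d\}}[1])<O(T_s[1])$, contrary to the choice of $s$. So all $3$-stacks in $H$ have color $0$.

\smallskip
\emph{Step 3: conclusion.} Let $S$ be a $4$-stack in $H$. Its restriction $T$ to levels $0,1,2$ is a $3$-stack in $H$ with $T[1]=S[1]$ and $T[1-\chi_g]=S[1-\chi_g]$, so by Step 2 the inequality $O(S[1-\chi_g])<O(S[1])$ holds for only finitely many coordinates. On the other hand, for any $g$,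
\[
T'(n,m)=S(n,1-\chi_g(n)+m)\qquad(m<3)
\]
is a $3$-stack in $H\subseteq H_1$ with $T'[0]=S[1-\chi_g]$ and $T'[\chi_g]=S[1]$. By \eqref{eq:raise}, $O(S[1])\ge O(S[1-\chi_g])$.
\end{proof}

\section{From one ordinal to short sequences}\label{sec:proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}]
Let $\Phi:\mathcal F\to{}^{<\kappa}\mathrm{ON}$. To compare sequences of different lengths, we extend them by zeros: for $f\in\mathcal F$ and $i<\kappa$ let
\[
\hat\Phi(f)(i)=\begin{cases}1+\Phi(f)(i)&\text{if } i<\operatorname{length}\Phi(f),\\ 0&\text{otherwise.}\end{cases}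
\]
Recall that $\xi\mapsto1+\xi$ is injective on the ordinals and never takes the value $0$. For a $2$-stack $e$ let $f^e=\overline{e(\cdot,1)}$ and $b^e=\overline{e(\cdot,0)}$ be the functions in $\mathcal F$ induced by its upper and lower level. Since $e(n,0)<e(n,1)$ for all $n$, we have $b^e(c)<f^e(c)$ for all $c\in C$. Let $f^e_c$ be $f^e$ with its value at $c$ replaced by $b^e(c)$; it differs from $f^e$ exactly at $c$. For every $i<\kappa$ put
\[
\Delta_i(e)=\{c\in C:\hat\Phi(f^e_c)(i)\ne\hat\Phi(f^e)(i)\},
\]
the set of changes noticed by the $i$th entry. We want a window $e$ for which all $\Delta_i(e)$ are finite. As announced in Section~\ref{sec:small}, we apply the Main Lemma to an ordinal that names the first infinite $\Delta_i(e)$.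

Define $O(e)=0$ if all $\Delta_i(e)$ are finite. Otherwise let $i(e)$ be the least $i<\kappa$ such that $\Delta_i(e)$ is infinite, and let
\[
O(e)=1+\bigl\langle i(e),\,\hat\Phi(f^e)(i(e))\bigr\rangle,
\]
where $\langle\cdot,\cdot\rangle$ is G\"odel's pairing, a bijection of pairs of ordinals with ordinals. The value $O(e)$ depends only on $f^e$ and $b^e$, so $O$ is invariant by Lemma~\ref{lem:coord}(a). Let $H$ be as in Lemma~\ref{lem:main}, let $S$ be a $4$-stack in $H$, and put
\[
e=S[1],\qquad f=f^e,\qquad f_c=f^e_c\ \ (c\in C).
\]
For $c=(j,[g])$ let $e^c=S[1-\chi_g]$. By Lemma~\ref{lem:coord}(b) this is determined by $c$ up to $\approx$, so $f^{e^c}$ and $O(e^c)$ depend only on $c$.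

\medskip
\emph{Claim 1: $f^{e^c}=f_c$ for all $c\in C$.} The upper level of $e^c$ is $n\mapsto S(n,2-\chi_g(n))$ and that of $e$ is $S(\cdot,2)$. They agree off $D_g$, so $f^{e^c}(d)=f(d)$ for $d\neq c$ by Lemma~\ref{lem:coord}(d). On $D_g$ the upper level of $e^c$ equals $S(\cdot,1)$, which is the lower level of $e$. As $g$ represents $c$, this gives $f^{e^c}(c)=b^e(c)$.

\medskip
\emph{Claim 2: every $\Delta_i(e)$ is finite.} Suppose not, and let $i=i(e)$. By the Main Lemma, $O(e^c)=O(e)\ne0$ for all but finitely many $c$. For such $c$, decoding the pair gives $i(e^c)=i$ and then $\hat\Phi(f^{e^c})(i)=\hat\Phi(f)(i)$. By Claim 1 this says $\hat\Phi(f_c)(i)=\hat\Phi(f)(i)$, that is, $c\notin\Delta_i(e)$. So $\Delta_i(e)$ is finite, a contradiction.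

\medskip
\emph{Counting.} Let $\epsilon=\operatorname{length}\Phi(f)<\kappa$. If $\Phi(f_c)\ne\Phi(f)$, then $\hat\Phi(f_c)$ and $\hat\Phi(f)$ differ at some $i\le\epsilon$. Indeed, suppose that they agree at all $i<\epsilon$. Then $\operatorname{length}\Phi(f_c)\ge\epsilon$, and $\Phi(f_c)$ extends $\Phi(f)$. Being different from $\Phi(f)$, it is a proper extension, so $\hat\Phi(f_c)(\epsilon)\ne0=\hat\Phi(f)(\epsilon)$. Hence
\[
\{c\in C:\Phi(f_c)\ne\Phi(f)\}\subseteq\bigcup_{i\le\epsilon}\Delta_i(e).
\]
Fix a well-ordering of $C$. Mapping $c$ to the pair consisting of the least $i$ with $c\in\Delta_i(e)$ and the position of $c$ in the finite set $\Delta_i(e)$ injects the union into $(\epsilon+1)\times\omega$. This set has cardinality less than $\kappa$, because $\kappa$ is an uncountable cardinal.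

Since $|C|=\kappa$, there are $\kappa$ many $c$ with $\Phi(f_c)=\Phi(f)$. The functions $f_c$ are pairwise distinct and different from $f$, so the fiber of $\Phi$ through $f$ has at least $\kappa$ elements. Finally, an injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$, preceded by an injection of $\mathcal F$ into $\mathscr P(\kappa)$ from \eqref{eq:FP}, would be an injective function $\Phi$, which is impossible.
\end{proof}

No choice principle is used in Sections~\ref{sec:stacks} and~\ref{sec:proof}. The well-ordering of the ultrapowers plays no role in the Main Lemma. It is used to make $C$ well-orderable, so that $\kappa=|C|$ is defined and the finite sets $\Delta_i(e)$ can be enumerated simultaneously, and to obtain \eqref{eq:FP}.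

\section{Sharpness}\label{sec:sharp}

\begin{remark}[The length]
In the last assertion of Theorem~\ref{thm:general}, ${}^{<\kappa}\mathrm{ON}$ cannot be replaced by ${}^{\kappa}\mathrm{ON}$, since $\mathscr P(\kappa)$ injects into ${}^\kappa2$ by characteristic functions.
\end{remark}

\begin{remark}[The exceptional set]
For infinite $\epsilon<\kappa$ the bound $|(\epsilon+1)\times\omega|=|\epsilon|$ in Theorem~\ref{thm:general} is attained. Take $E\subseteq C$ with $|E|=|\epsilon|$, enumerate $E$ in length $|\epsilon|$, and let $\Phi(f)$ be the restriction $f\restriction E$ listed along this enumeration. Then all sequences $\Phi(f)$ have length $|\epsilon|$. For every $f$, and all $f_c$ that differ from $f$ exactly at $c$, we have $\Phi(f_c)\ne\Phi(f)$ if and only if $c\in E$.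
\end{remark}

\begin{thebibliography}{9}

\bibitem{Intro} ``1 Introduction'', \url{https://www.cambridge.org/core/product/55241881F18383BAD1E30856BBE86E71/core-reader}

\bibitem{Jackson} Jackson, \emph{Structural consequences of AD}, Handbook of Set Theory.

\bibitem{Kanamori} Kanamori, \emph{The Higher Infinite}, \S 28.

\bibitem{Kechris} Kechris, \emph{AD and projective ordinals}, Cabal Seminar 76--77.

\bibitem{Kleinberg} Kleinberg, \emph{Infinitary Combinatorics and the Axiom of Determinateness}, LNM 612.

\end{thebibliography}

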